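\title{The speed of a one-dimensional self-repellent random walk increases with the strength of the repellence}

\begin{abstract}
Weight the $n$-step paths of simple random walk on $\mathbb Z$ with a factor $1-\alpha$ for every self-intersection, where $\alpha\in(0,1)$. Under the resulting measure $|S_n|/n$ converges to a speed $\theta^*(\alpha)\in(0,1)$. We prove that $d\theta^*/d\alpha>0$ on $(0,1)$ and that $\theta^*$ is an increasing analytic diffeomorphism of $(0,1)$ onto itself; the same monotonicity holds for the walk pulled by a force. The speed is the reciprocal mean of the local time of a stationary Markov chain of edge-crossing numbers, and its derivatives are covariances between the local time and a score function. These covariances are positive because the law of the local time is increasing in the monotone likelihood ratio order. We derive this from log-concavity of a Perron eigenvector, two-sided bounds on the transition kernel of the chain, and an explicit supersolution.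
\end{abstract}

\section{Introduction}

\subsection{The model and the question}

An $n$-step path is a sequence $(S_0,S_1,\dots,S_n)$ in $\mathbb Z$ with $S_0=0$ and $|S_{k+1}-S_k|=1$. Let
\[
I_n=\#\{0\le i<j\le n:\ S_i=S_j\}
\]
be its number of self-intersections. For $\alpha\in(0,1)$ let $Q_n^\alpha$ be the probability measure that gives a path the weight $(1-\alpha)^{I_n}2^{-n}/Z_n^\alpha$, where $Z_n^\alpha$ is the normalizing constant. This is a model for a one-dimensional polymer: simple random walk, penalized by a factor $1-\alpha$ each time two monomers occupy the same site.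

In terms of the local times $\ell(x)=\#\{0\le k\le n:S_k=x\}$ we have
\begin{equation}\label{eq:local}
I_n=\sum_x\binom{\ell(x)}2,\qquad \sum_x\ell(x)=n+1 .
\end{equation}
The penalty is quadratic in the local times, and this forces the path to spread out linearly. A path that visits at most $\eta n$ sites has $\sum_x\ell(x)^2\ge (n+1)^2/(\eta n)$ by the Cauchy--Schwarz inequality, hence $I_n\ge n/(2\eta)-(n+1)/2$; the straight path gives $Z_n^\alpha\ge2^{-n}$; so such paths have total probability at most $2^n(1-\alpha)^{n/(2\eta)-(n+1)/2}$, which is exponentially small for small $\eta$. It is known that a law of large numbers holds: for every $\alpha\in(0,1)$ there is $\theta^*(\alpha)\in(0,1)$, the \emph{speed}, such that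
\[
\lim_{n\to\infty}Q_n^\alpha\Big(\frac{|S_n|}n\in[\theta^*(\alpha)-\varepsilon,\theta^*(\alpha)+\varepsilon]\Big)=1\qquad\text{for every }\varepsilon>0,
\]
and that $\theta^*$ is an analytic function of $\alpha$. The question, which comes from \cite{problem}, is whether $\theta^*$ is strictly increasing on $(0,1)$. It is.

\begin{theorem}\label{thm:main}
The function $\theta^*$ is real-analytic on $(0,1)$, and $d\theta^*/d\alpha>0$ at every $\alpha\in(0,1)$. In particular $\theta^*$ is strictly increasing.
\end{theorem}

This is the answer one would guess. At $\alpha=0$ the measure is simple random walk, with speed $0$; at $\alpha=1$ only the two straight paths survive, with speed $1$. For short paths the mean displacement increases with $\alpha$: with $t=1-\alpha$, the mean of $|S_2|$ is $2/(1+t)$, and the paths $+++$, $++-$, $+--$, $+-+$ (with $I_3=0,1,1,2$) and their mirror images give $1+2/(1+t)^2$ for the mean of $|S_3|$. But no pathwise comparison explains the guess. The path $+++---$ has $I_6=3$ and returns to $0$, while $+-+-++$ has $I_6=6$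 and ends at $2$, so raising $\alpha$ favors the first over the second. Convexity does not help either. If $Z_n$ is the total weight $\sum e^{\kappa S_n-\beta I_n}2^{-n}$, then $\log Z_n$ is convex in $(\kappa,\beta)$, which controls how the mean of $S_n$ responds to $\kappa$; its response to $\beta$ is the mixed derivative $\partial_\beta\partial_\kappa\log Z_n=-\operatorname{Cov}(S_n,I_n)$, whose sign convexity does not determine.

\subsection{The force, the transfer operator, and the full result}

Put $\beta=-\log(1-\alpha)\in(0,\infty)$. For $\kappa\ge0$ let $Q_n^{\beta,\kappa}$ be the probability measure on $n$-step paths proportional to $e^{\kappa S_n}e^{-\beta I_n}2^{-n}$. The parameter $\kappa$ is a force that pulls the endpoint to the right, and $Q_n^{\beta,0}=Q_n^\alpha$.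

Let $\mathbb N=\{1,2,\dots\}$. For $r\in\mathbb R$ and $\beta>0$ define
\begin{equation}\label{eq:A}
w(l)=2^{-l}e^{rl-\beta l(l-1)/2},\qquad A(i,j)=A_{r,\beta}(i,j)=w(i+j-1)\binom{i+j-2}{i-1},\qquad i,j,l\in\mathbb N .
\end{equation}
Here $e^r$ is a weight per unit of time and $w(l)$ is the weight of a site visited $l$ times. If a path from left to right crosses the edge on the left of a site $i$ times upward and the edge on the right $j$ times upward, then the site is visited $i+j-1$ times, and the binomial coefficient counts the orders in which it can be left (Section~\ref{sec:speed}). The matrix $A$ is symmetric and positive, and it defines a compact operator on $\ell^2(\mathbb N)$ whose norm $\lambda=\lambda(r,\beta)$ is a simple eigenvalue with a positive unit eigenvector $\tau$ (Section~\ref{sec:operator}). Let $(M,M')$ be a random pair with the symmetric law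
\begin{equation}\label{eq:pi}
\pi(i,j)=\frac{\tau(i)A(i,j)\tau(j)}{\lambda},
\end{equation}
whose marginals are both $\tau^2$. It is the law of two consecutive states of the stationary Markov chain with transition probabilities
\begin{equation}\label{eq:p}
p_i(j)=\pi(M'=j\mid M=i)=\frac{A(i,j)\tau(j)}{\lambda\tau(i)} .
\end{equation}
We call $L=M+M'-1$ the \emph{bulk local time} and write $q_r=q_{r,\beta}$ for its law, which charges every $l\in\mathbb N$. A family $(q_r)_{r\in\mathbb R}$ of positive laws on $\mathbb N$ is \emph{strictly increasing in the monotone likelihood ratio (MLR) order} if $l\mapsto q_{r'}(l)/q_r(l)$ is strictly increasing whenever $r<r'$.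

\begin{theorem}\label{thm:full}
\begin{itemize}
\item[(a)] For all $\beta>0$ and $\kappa\ge0$ there is $\theta(\beta,\kappa)\in(0,1)$ such that $|S_n|/n\to\theta(\beta,\kappa)$ in $Q_n^{\beta,\kappa}$-probability, exponentially fast, and $S_n/n\to\theta(\beta,\kappa)$ in probability if $\kappa>0$. The function $\theta$ is real-analytic, $\partial_\beta\theta>0$ and $\partial_\kappa\theta>0$.
\item[(b)] For every $\beta>0$ the family $(q_{r,\beta})_{r\in\mathbb R}$ is strictly increasing in the MLR order.
\item[(c)] $\theta^*$ is an increasing analytic diffeomorphism of $(0,1)$ onto $(0,1)$.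
\end{itemize}
\end{theorem}

``Exponentially fast'' means that $\limsup_n\frac1n\log Q_n^{\beta,\kappa}\big(\big||S_n|/n-\theta\big|\ge\varepsilon\big)<0$ for every $\varepsilon>0$. Analyticity at $\kappa=0$ means that $\theta$ extends analytically across $\kappa=0$; the extension is given by formula \eqref{eq:speed}. The proof is self-contained apart from textbook facts on compact self-adjoint operators, and it reproves the law of large numbers and the analyticity of $\theta^*$.

\subsection{Outline}

Section~\ref{sec:speed} shows that $\theta=1/E[L]$ at the value of $r$ for which $e^\kappa\lambda=1$: a site of the bulk is visited $E[L]$ times on average. Section~\ref{sec:cov} writes $\partial_\beta\theta$ and $\partial_\kappa\theta$ as covariances of $L$ with the score $D(L)$, $D=\partial_r\log q_r$, so that part (a) follows from part (b), which says that $D$ is increasing. If $\tau$ did not depend on $r$, then $q_r(l)$ would be proportional to $e^{rl}$ times a fixed sequence and (b) would be trivial; the work lies in controlling $\partial_r\tau$.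 We reduce (b) to the monotonicity of a function $v$ that solves a Poisson equation for the chain, and we solve a two-state version of the problem by hand. Sections~\ref{sec:logc} and~\ref{sec:kernel} provide the two inputs, log-concavity of $\tau$ and two-sided bounds on the transition kernel, and Section~\ref{sec:v} concludes. Section~\ref{sec:ends} treats the limits $\alpha\to0$ and $\alpha\to1$.

\section{The Perron eigenvalue of the transfer operator}\label{sec:operator}

Write $\ell^2=\ell^2(\mathbb N)$. A matrix $B$ is \emph{Hilbert--Schmidt} if $\|B\|_{\mathrm{HS}}^2=\sum_{i,j}|B(i,j)|^2<\infty$. It then defines a compact operator with $\|B\|\le\|B\|_{\mathrm{HS}}$, and $\sum_{i,j}|x(i)B(i,j)y(j)|\le\|B\|_{\mathrm{HS}}\|x\|\|y\|$ for $x,y\in\ell^2$. We use the following form of the Jentzsch (Perron--Frobenius) theorem.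

\begin{lemma}\label{lem:perron}
Let $B$ be a symmetric Hilbert--Schmidt matrix with positive entries. Then $\|B\|$ is a simple eigenvalue with a positive unit eigenvector $\xi$, and there is $\rho<1$ with $\|By\|\le\rho\|B\|\|y\|$ for all $y\perp\xi$. Consequently $\|B\|^{-n}B^ny\to\langle y,\xi\rangle\xi$ for all $y\in\ell^2$, and $\|By\|<\|B\|\|y\|$ unless $y$ is a multiple of $\xi$.
\end{lemma}

\begin{proof}
By the spectral theorem for compact self-adjoint operators, $B$ has an orthonormal basis of real eigenvectors, the eigenvalues accumulate only at $0$, and some eigenvalue $\mu$ has $|\mu|=\|B\|$. Let $\xi$ be a real unit eigenvector for such a $\mu$. Then $\|B\|=|\langle\xi,B\xi\rangle|\le\langle|\xi|,B|\xi|\rangle\le\|B\|$. Equality in the triangle inequality forces all nonzero terms $\xi(i)B(i,j)\xi(j)$ to have one sign, which is $+$ by the diagonal terms. So $\mu=\|B\|$ and, after a change of sign, $\xi\ge0$; then $\xi=B\xi/\mu>0$. Two vectors of strict sign cannot be orthogonal, so $\mu$ is simple and all other eigenvalues have modulus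 at most $\rho\|B\|$ for some $\rho<1$. For the consequences write $y=\langle y,\xi\rangle\xi+y'$ with $y'\perp\xi$.
\end{proof}

\begin{lemma}\label{lem:HS}
Let $f:\mathbb N^2\to\mathbb R$ have polynomial growth. Then $(r,\beta)\mapsto\big(f(i,j)A_{r,\beta}(i,j)\big)_{i,j}$ is a holomorphic map from $\mathbb C\times\{\operatorname{Re}\beta>0\}$ to the Hilbert--Schmidt matrices, and its derivatives are computed entry by entry.
\end{lemma}

\begin{proof}
Let $l=i+j-1$. Since $\binom{l-1}{i-1}\le2^{l-1}$, on a compact set of parameters the entries are bounded in modulus by $|f(i,j)|e^{Rl-\beta_0l(l-1)/2}$ for some $R<\infty$ and $\beta_0>0$. These bounds are square summable, because only $l$ pairs $(i,j)$ have $i+j-1=l$. So the finite truncations, which are entire, converge locally uniformly in Hilbert--Schmidt norm, and the limit is holomorphic. Evaluating an entry is a bounded linear functional, so it commutes with differentiation.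
\end{proof}

This is where $\beta>0$ is needed for the operator theory: for $\beta=0$ and $r>0$ the diagonal entries of $A$ are unbounded. Lemma~\ref{lem:perron} applies to $A$ and gives $\lambda$ and $\tau$. Let $\Lambda=\log\lambda$. We write $E$ for expectation under $\pi$, and $P_i,E_i$ for probability and expectation given $M=i$, so that $M'$ has law $p_i$ under $P_i$. By Lemma~\ref{lem:HS}, $L$ has moments of all orders under $\pi$, hence so does $M'$ under each $P_i$.

\begin{proposition}\label{prop:analytic}
The maps $\lambda:\mathbb R\times(0,\infty)\to(0,\infty)$ and $\tau:\mathbb R\times(0,\infty)\to\ell^2$ are real-analytic, and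
\begin{equation}\label{eq:HF}
\partial_r\Lambda=E[L]>1,\qquad \partial_\beta\Lambda=-E\Big[\binom L2\Big].
\end{equation}
For all $\kappa\in\mathbb R$ and $\beta>0$ there is a unique $r_\kappa=r_\kappa(\beta)\in\mathbb R$ with $\Lambda(r_\kappa,\beta)=-\kappa$. It is real-analytic in $(\kappa,\beta)$, with
\begin{equation}\label{eq:dr}
\partial_\kappa r_\kappa=-\frac1{E[L]},\qquad \partial_\beta r_\kappa=\frac{E\big[\binom L2\big]}{E[L]}\qquad\text{at }r=r_\kappa .
\end{equation}
\end{proposition}

\begin{proof}
Fix real parameters $(\bar r,\bar\beta)$ and a small circle $\mathcal C$ around $\lambda(\bar r,\bar\beta)$ that neither meets nor encloses any other point of the spectrum. For complex parameters near $(\bar r,\bar\beta)$ the operators $z-A$, $z\in\mathcal C$, stay invertible, and the Riesz projection $\Pi=\frac1{2\pi\mathrm i}\oint_{\mathcal C}(z-A)^{-1}dz$ is holomorphic in $(r,\beta)$. Let $\bar\Pi$ be its value at $(\bar r,\bar\beta)$, of rank one. If $\|\Pi-\bar\Pi\|<1$, then $\bar\Pi$ is injective on the range of $\Pi$, since $y=\Pi y\ne0$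 and $\bar\Pi y=0$ would give $\|y\|=\|(\Pi-\bar\Pi)y\|<\|y\|$; so $\Pi$ has rank at most one. At real parameters $\Pi$ is the orthogonal projection onto the eigenspaces of the eigenvalues inside $\mathcal C$, and $\lambda=\|A\|$ is inside $\mathcal C$ by continuity of the norm. Hence $\Pi y=\langle y,\tau\rangle\tau$. With $e_1=(1,0,0,\dots)$ we have $(\Pi e_1)(1)=\tau(1)^2>0$, and
\[
\lambda=\frac{(A\Pi e_1)(1)}{(\Pi e_1)(1)},\qquad \tau=\frac{\Pi e_1}{\sqrt{(\Pi e_1)(1)}}
\]
are analytic.

Let $\partial$ be $\partial_r$ or $\partial_\beta$. Differentiating $\lambda=\langle\tau,A\tau\rangle$ gives $\partial\lambda=\langle\tau,(\partial A)\tau\rangle+2\lambda\langle\tau,\partial\tau\rangle$, and the last term vanishes because $\|\tau\|=1$. The entries of $\partial_rA$ and $\partial_\beta A$ are $lA(i,j)$ and $-\binom l2A(i,j)$, which gives \eqref{eq:HF}; $E[L]>1$ because $L\ge1$ and $L$ is not constant. Since $\partial_r\Lambda>1$, the map $r\mapsto\Lambda(r,\beta)$ is an increasing bijection of $\mathbb R$. The implicit function theorem gives the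 analyticity of $r_\kappa$ and \eqref{eq:dr}.
\end{proof}

\section{The speed formula}\label{sec:speed}

The weight of a path is a product over sites, by \eqref{eq:local}, but the local times of neighboring sites are constrained by the requirement that they come from one path. The edge-crossing numbers make this constraint local. Let $z_n(N)=\sum_{S_n=N}e^{-\beta I_n}2^{-n}$, the sum over $n$-step paths ending at $N$. By \eqref{eq:local},
\begin{equation}\label{eq:prod}
e^{r(n+1)}e^{-\beta I_n}2^{-(n+1)}=\prod_{x:\,\ell(x)\ge1}w(\ell(x)).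
\end{equation}

\subsection{Paths with given crossing numbers}

Fix $N\ge1$ and consider paths of any length from $0$ to $N$. Let $m_x$ be the number of up-crossings of the edge $(x-1,x)$. Up- and down-crossings of an edge alternate, so the number of down-crossings is $m_x^-=m_x-\mathbf 1\{1\le x\le N\}$, and $m_x\ge1$ for $1\le x\le N$. At each site $x$ record the directions of the successive departures from $x$ as a word $W_x$ in the letters $\mathrm U$ and $\mathrm D$.

\begin{lemma}\label{lem:words}
Let $(m_x)_{x\in\mathbb Z}$ be nonnegative integers, finitely many nonzero, with $m_x\ge1$ for $1\le x\le N$. The map from a path to $(W_x)_{x\in\mathbb Z}$ is a bijection between the paths from $0$ to $N$ with up-crossing numbers $(m_x)$ and the families of words such that $W_x$ has $m_{x+1}$ letters $\mathrm U$ and $m_x^-$ letters $\mathrm D$, and a nonempty $W_x$ ends in $\mathrm U$ if $x<N$ and in $\mathrm D$ if $x>N$. Moreover $\ell(x)=|W_x|+\mathbf 1\{x=N\}$.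
\end{lemma}

\begin{proof}
The words of a path have these letter counts, and the last departure from $x\ne N$ points toward $N$, because the path ends at $N$ without returning to $x$. The path is recovered by starting at $0$ and always following the first unused letter at the current site, so the map is injective.

Conversely, take words as in the statement and follow them from $0$ until the walk stands at a site with no unused letter. We must show that this site is $N$ and that all letters have been used. The number of letters pointing to $x$ is $a_x=m_x+m_{x+1}^-$, so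
\[
|W_x|=a_x+\mathbf 1\{x=0\}-\mathbf 1\{x=N\}.
\]
If the walk stops at $x$, it has visited $x$ exactly $|W_x|+1$ times and at most $a_x+\mathbf 1\{x=0\}=|W_x|+\mathbf 1\{x=N\}$ times. So $x=N$, and all letters at $N$ and all letters pointing to $N$ have been used. Suppose some $x<N$ has an unused letter. Then the last letter of $W_x$, which is $\mathrm U$, is unused, so a letter pointing to $x+1$ is unused. If $x+1<N$, the walk has left $x+1$ as often as it has visited it, which is fewer than $a_{x+1}+\mathbf 1\{x+1=0\}=|W_{x+1}|$ times, so $x+1$ has an unused letter too. Repeating this we find an unused letter pointing to $N$, a contradiction. For $x>N$ the same argument runs downward with $\mathrm D$ in place of $\mathrm U$.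
\end{proof}

For example, let $N=2$, $m_1=m_2=2$ and $m_x=0$ otherwise. Then $W_0=\mathrm{UU}$, $W_2=\mathrm D$, and $W_1$ is $\mathrm{DUU}$ or $\mathrm{UDU}$; these give the paths $0,1,0,1,2,1,2$ and $0,1,2,1,0,1,2$, in agreement with $A(2,2)=2w(3)$.

Put $B(i,k)=A(i,k+1)=w(i+k)\binom{i+k-1}k$ for $i\ge1$, $k\ge0$. By Lemma~\ref{lem:words} and \eqref{eq:prod}, the total weight of the paths with given $(m_x)$ is a product over the visited sites of $w(\ell(x))$ times the number of admissible words:
\begin{itemize}
\item $1\le x\le N-1$: $m_{x+1}$ letters $\mathrm U$, the last one fixed, and $m_x-1$ letters $\mathrm D$; $\ell(x)=m_x+m_{x+1}-1$; factor $A(m_x,m_{x+1})$.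
\item $x\le0$ visited (that is, $m_{x+1}\ge1$): $m_{x+1}$ letters $\mathrm U$, the last one fixed, and $m_x$ letters $\mathrm D$; $\ell(x)=m_x+m_{x+1}$; factor $B(m_{x+1},m_x)$.
\item $x=N$: $m_{N+1}$ letters $\mathrm U$ and $m_N-1$ letters $\mathrm D$ in any order; $\ell(N)=m_N+m_{N+1}$; factor $B(m_N,m_{N+1})$.
\item $x>N$ visited (that is, $m_x\ge1$): $m_x$ letters $\mathrm D$, the last one fixed, and $m_{x+1}$ letters $\mathrm U$; $\ell(x)=m_x+m_{x+1}$; factor $B(m_x,m_{x+1})$.
\end{itemize}
Outside $[1,N]$, once a crossing number vanishes all further ones must vanish, since otherwise no admissible word exists. So the sites $x\le0$ contribute $\chi_r(m_1)$ and the sites $x\ge N$ contribute $\chi_r(m_N)$, where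
\[
\chi_r(i)=\sum_{p\ge0}\ \sum_{k_1,\dots,k_p\ge1}B(i,k_1)B(k_1,k_2)\cdots B(k_{p-1},k_p)\,B(k_p,0),
\]
the term $p=0$ being $B(i,0)=w(i)$. As an identity between sums of nonnegative terms, with values in $[0,\infty]$,
\begin{equation}\label{eq:gf}
\sum_{n\ge0}e^{r(n+1)}z_n(N)=2\langle\chi_r,A_r^{N-1}\chi_r\rangle,\qquad N\ge1,
\end{equation}
where $A_r=A_{r,\beta}$. Since $\prod_{x=1}^{N-1}A(m_x,m_{x+1})=\lambda^{N-1}\frac{\tau(m_1)}{\tau(m_N)}\prod_{x=1}^{N-1}p_{m_x}(m_{x+1})$, the crossing numbers in \eqref{eq:gf} are weighted as a trajectory of the chain \eqref{eq:p}, up to factors at the two ends. This is the origin of the name bulk local time for $L$.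

\subsection{The tails are subcritical}

To read the growth rate off \eqref{eq:gf} we need $\chi_r\in\ell^2$: the excursions to the left of $0$ and to the right of $N$ must not compete with the bulk. The matrix $(B(i,k))_{i,k\ge1}$ is not symmetric, but it is conjugate to a symmetric one. The two binomial coefficients in the identity below have the same upper entry $i+k-1$, so
\begin{equation}\label{eq:ratio}
\frac{A(i+1,k)}{A(i,k+1)}=\frac ki,\qquad i,k\ge1 .
\end{equation}
Let $\widehat B(i,k)=\sqrt{A(i,k+1)A(i+1,k)}$ for $i,k\ge1$. It is symmetric and positive, and $\widehat B(i,k)=\sqrt{k/i}\,B(i,k)$ by \eqref{eq:ratio}. By Lemma~\ref{lem:HS}, $\widehat B$ and $(\sqrt i\,\widehat B(i,k))=(\sqrt k\,A(i,k+1))$ are Hilbert--Schmidt and continuous in $r$. Let $\mu(r)=\|\widehat B\|$.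

\begin{lemma}\label{lem:tails}
The function $\mu$ is continuous and nondecreasing, $\mu(r)<\lambda(r,\beta)$ for all $r$, and $\chi_r\in\ell^2$ whenever $\mu(r)<1$.
\end{lemma}

\begin{proof}
Continuity follows from continuity in Hilbert--Schmidt norm, and monotonicity from $\mu=\sup\{\langle y,\widehat By\rangle:y\ge0,\|y\|=1\}$, since the entries increase with $r$. Let $\xi$ be the Perron vector of $\widehat B$ and let $\xi^+=(0,\xi(1),\xi(2),\dots)$. By the inequality of arithmetic and geometric means and the symmetry $A(i+1,k)=A(k,i+1)$,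
\[
\mu=\sum_{i,k}\xi(i)\xi(k)\widehat B(i,k)\le\sum_{i,k}\xi(i)\xi(k)A(i,k+1)=\langle\xi,A\xi^+\rangle\le\|A\xi^+\|<\lambda ,
\]
where the last step is Lemma~\ref{lem:perron}: the unit vector $\xi^+$ is not a multiple of $\tau$, because $\xi^+(1)=0$. Let $\Gamma$ be the diagonal matrix with entries $\sqrt i$, so that $B=\Gamma\widehat B\Gamma^{-1}$ on indices $i,k\ge1$. If $\mu<1$, then $\Gamma^{-1}\chi_r=\sum_{p\ge0}\widehat B^{\,p}\Gamma^{-1}w\in\ell^2$, and $\chi_r=w+(\Gamma\widehat B)(\Gamma^{-1}\chi_r)\in\ell^2$ because $\Gamma\widehat B$ is Hilbert--Schmidt.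
\end{proof}

Fix $\beta$. Since $\mu(r_0)<\lambda(r_0,\beta)=1$, while $\mu$ is continuous and nondecreasing and $\kappa\mapsto r_\kappa$ is continuous and decreasing, there is $\kappa_1>0$ such that $\mu(r_\kappa)<1$ for all $\kappa>-\kappa_1$.

\subsection{Free energy and the law of large numbers}

Let $g(\kappa)=-r_\kappa$, $Z_n(\kappa)=\sum_{N\in\mathbb Z}e^{\kappa N}z_n(N)$ and $Z_n^+(\kappa)=\sum_{N\ge1}e^{\kappa N}z_n(N)$.

\begin{lemma}\label{lem:free}
For $\kappa>-\kappa_1$, $\limsup_n\frac1n\log Z_n^+(\kappa)=g(\kappa)$ and $\limsup_n\frac1n\log z_n(0)\le g(\kappa)$. For $\kappa\ge0$, $\lim_n\frac1n\log Z_n(\kappa)=g(\kappa)$.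
\end{lemma}

\begin{proof}
By \eqref{eq:gf}, $\sum_ne^{r(n+1)}Z_n^+(\kappa)=2\sum_{N\ge1}e^{\kappa N}\langle\chi_r,A_r^{N-1}\chi_r\rangle$. If $r<r_\kappa$, then $\mu(r)\le\mu(r_\kappa)<1$, so $\chi_r\in\ell^2$, and $e^\kappa\lambda<1$; the series converges. If $r>r_\kappa$, then $\chi_r\ge w$ entrywise, $\lambda^{-(N-1)}\langle w,A_r^{N-1}w\rangle\to\langle w,\tau\rangle^2>0$ and $e^\kappa\lambda>1$; the series diverges. So the power series with coefficients $Z_n^+(\kappa)$ has radius of convergence $e^{r_\kappa}$, and the Cauchy--Hadamard formula gives the first claim. Removing the last step of a path does not increase the number of self-intersections, so by reflection symmetry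
\[
z_n(0)\le\tfrac12\big(z_{n-1}(1)+z_{n-1}(-1)\big)=z_{n-1}(1)\le e^{-\kappa}Z_{n-1}^+(\kappa),
\]
which gives the second claim. For $\kappa\ge0$, symmetry gives $Z_n^+(\kappa)\le Z_n(\kappa)\le2Z_n^+(\kappa)+z_n(0)$, so $\limsup_n\frac1n\log Z_n(\kappa)=g(\kappa)$. The self-intersections $(i,j)$ with $j\le n$ and those with $i\ge n$ form disjoint sets of pairs, so $Z_{n+m}(\kappa)\le Z_n(\kappa)Z_m(\kappa)$. By Fekete's lemma ($a_n/n$ converges in $[-\infty,\infty)$ if $a_{n+m}\le a_n+a_m$) the limit exists.
\end{proof}

\begin{proposition}\label{prop:speed}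
Define the real-analytic function
\begin{equation}\label{eq:speed}
\theta(\beta,\kappa)=g'(\kappa)=\frac1{\partial_r\Lambda(r_\kappa(\beta),\beta)}=\frac1{E[L]}\Big|_{r=r_\kappa(\beta)}\in(0,1),\qquad\beta>0,\ \kappa\in\mathbb R .
\end{equation}
For $\kappa\ge0$, $|S_n|/n\to\theta(\beta,\kappa)$ in $Q_n^{\beta,\kappa}$-probability, exponentially fast, and $S_n/n\to\theta(\beta,\kappa)$ if $\kappa>0$. In particular $\theta^*(\alpha)=\theta(-\log(1-\alpha),0)$.
\end{proposition}

\begin{proof}
The equalities in \eqref{eq:speed} and the analyticity come from Proposition~\ref{prop:analytic}. Let $\kappa\ge0$, $|\delta|<\kappa_1$, and write $Q=Q_n^{\beta,\kappa}$. Since $e^{\kappa N+\delta|N|}\le e^{(\kappa+\delta)|N|}$,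
\[
E_Q\big[e^{\delta|S_n|}\big]\le\frac{2Z_n^+(\kappa+\delta)+z_n(0)}{Z_n(\kappa)},
\]
and by Lemma~\ref{lem:free} the right side has exponential rate at most $g(\kappa+\delta)-g(\kappa)$. Here the limit superior suffices in the numerator, while the denominator requires the true limit. Let $\varepsilon>0$. Markov's inequality bounds $Q(|S_n|\ge(\theta+\varepsilon)n)$ for $\delta>0$, and $Q(|S_n|\le(\theta-\varepsilon)n)$ for $\delta<0$, by $e^{-(\delta\theta+|\delta|\varepsilon)n}E_Q[e^{\delta|S_n|}]$. The rate is at most $g(\kappa+\delta)-g(\kappa)-\delta g'(\kappa)-|\delta|\varepsilon$, which is negative for small $\delta\ne0$. For $\kappa>0$, symmetry gives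
\[
Q(S_n\le-\theta n/2)=\frac1{Z_n(\kappa)}\sum_{N\ge\theta n/2}e^{-\kappa N}z_n(N)\le e^{-\kappa\theta n}\,\frac{Z_n^+(\kappa)}{Z_n(\kappa)}\le e^{-\kappa\theta n},
\]
and if $S_n>-\theta n/2$ and $\big||S_n|/n-\theta\big|<\varepsilon<\theta/2$, then $S_n>0$.
\end{proof}

\begin{remark}
For $\kappa<0$ reflection gives $\frac1n\log Z_n(\kappa)\to g(|\kappa|)$, which has a corner at $\kappa=0$ because $g'(0)>0$. This is why the proof uses the one-sided sums $Z_n^+$: the lower deviations of $|S_n|$ at $\kappa=0$ require $Z_n^+(\delta)$ with $\delta<0$, and that is where the strict inequality $\mu<\lambda$ is used.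
\end{remark}

\section{Derivatives of the speed as covariances}\label{sec:cov}

\subsection{The score}

A dot denotes $\partial_r$. For $l\in\mathbb N$, $q_r(l)=\lambda^{-1}\sum_{i+j=l+1}\tau(i)A(i,j)\tau(j)$ is a finite sum, and we define the \emph{score} $D(l)=\partial_r\log q_r(l)$. By the symmetry of $\pi$,
\begin{equation}\label{eq:D0}
D(l)=l-\partial_r\Lambda+2E\Big[\frac{\dot\tau(M)}{\tau(M)}\,\Big|\,L=l\Big].
\end{equation}

\begin{lemma}\label{lem:score}
If $f:\mathbb N\to\mathbb R$ has polynomial growth, then $f(L)D(L)$ is integrable and $\partial_rE[f(L)]=E[f(L)D(L)]$. In particular $E[D(L)]=0$.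
\end{lemma}

\begin{proof}
Write $E[f(L)]=\lambda^{-1}\langle\tau,F\tau\rangle$ with $F(i,j)=f(i+j-1)A(i,j)$. By Lemma~\ref{lem:HS} and Proposition~\ref{prop:analytic}, the derivative is $\lambda^{-1}\big(\langle\tau,\dot F\tau\rangle+2\langle\dot\tau,F\tau\rangle\big)-\partial_r\Lambda\,E[f(L)]$, that is, $E\big[f(L)\big(L-\partial_r\Lambda+2\dot\tau(M)/\tau(M)\big)\big]$. The double sums converge absolutely because $F,\dot F$ are Hilbert--Schmidt and $\tau,\dot\tau\in\ell^2$. Conditioning on $L$ and using \eqref{eq:D0} gives the claim.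
\end{proof}

Let $\widehat q_r(l)=l\,q_r(l)/E[L]$ be the size-biased law of $L$.

\begin{proposition}\label{prop:cov}
At $r=r_\kappa(\beta)$,
\[
\partial_\kappa\theta=\theta^3\operatorname{Cov}_{q_r}\big(L,D(L)\big),\qquad \partial_\beta\theta=\frac\theta2\operatorname{Cov}_{\widehat q_r}\big(L,D(L)\big).
\]
\end{proposition}

\begin{proof}
By \eqref{eq:HF} and Lemma~\ref{lem:score}, $\partial_r^2\Lambda=E[LD(L)]$ and $\partial_r\partial_\beta\Lambda=-E\big[\binom L2D(L)\big]$. Differentiate \eqref{eq:speed} and use \eqref{eq:dr}. First, $\partial_\kappa\theta=-\theta^2\,\partial_r^2\Lambda\,\partial_\kappa r_\kappa=\theta^3E[LD(L)]$, and this is the covariance because $E[D(L)]=0$. Second,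
\[
\partial_\beta\theta=-\theta^2\big(\partial_r^2\Lambda\,\partial_\beta r_\kappa+\partial_r\partial_\beta\Lambda\big)=\theta^2\Big(E\Big[\binom L2D(L)\Big]-\frac{E\big[\binom L2\big]}{E[L]}E[LD(L)]\Big).
\]
With $\widehat E[f(L)]=\theta E[Lf(L)]$, the expectation under $\widehat q_r$, the bracket equals $\theta^{-1}\big(\widehat E\big[\frac{L-1}2D(L)\big]-\widehat E\big[\frac{L-1}2\big]\widehat E[D(L)]\big)$.
\end{proof}

If $L'$ is an independent copy of $L$, then $\operatorname{Cov}(L,D(L))=\frac12E[(L-L')(D(L)-D(L'))]$ under either law. Both laws charge every positive integer, so both covariances are positive as soon as $D$ is strictly increasing.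

\subsection{The function $v$ and its Poisson equation}

The symmetry of $\pi$ gives $E[M\mid L=l]=(l+1)/2$, so the term $l$ in \eqref{eq:D0} can be absorbed into the conditional expectation. With
\[
v(i)=i+\frac{\dot\tau(i)}{\tau(i)}
\]
we obtain
\begin{equation}\label{eq:D}
D(l)=2E[v(M)\mid L=l]-1-\partial_r\Lambda .
\end{equation}
So $D$ is increasing if $v$ is increasing and the law of $M$ given $L=l$ is stochastically increasing in $l$. The second property will follow from log-concavity of $\tau$. For the first we need an equation for $v$. Differentiating $A\tau=\lambda\tau$ in $r$ and dividing by $\lambda\tau(i)$ gives $E_i[L]+E_i[\dot\tau(M')/\tau(M')]=\partial_r\Lambda+\dot\tau(i)/\tau(i)$. Since $L=i-1+M'$ under $P_i$, this reads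
\begin{equation}\label{eq:poisson}
v(i)=h(i)+E_i[v(M')],\qquad h(i)=2i-1-\partial_r\Lambda .
\end{equation}
To pass to increments let
\[
K(i,j)=P_{i+1}(M'>j)-P_i(M'>j),\qquad i\ge1,\ j\ge0 .
\]
If $f:\mathbb N\to\mathbb R$ has bounded increments, then $f(M')=f(1)+\sum_{j\ge1}(f(j+1)-f(j))\mathbf 1\{M'>j\}$, and $\sum_{j\ge1}P_i(M'>j)=E_i[M']-1<\infty$ permits Fubini's theorem:
\begin{equation}\label{eq:sbp}
E_{i+1}[f(M')]-E_i[f(M')]=\sum_{j\ge1}K(i,j)\big(f(j+1)-f(j)\big).
\end{equation}
Formally, then, the increments $s(i)=v(i+1)-v(i)$ solve $s=2+Ks$, where $(Ks)(i)=\sum_{j\ge1}K(i,j)s(j)$. The constant $2$ is the time taken by one more up-crossing of an edge and the accompanying down-crossing; the term $Ks$ is the effect on the crossings of the following edges. If $K$ were nonnegative, iteration would give $s\ge2$. But repellence makes $K$ negative in part, and we must show that this reaction never overcompensates the constant $2$.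

\begin{example}[local times at most two]\label{ex:two}
Replace $w(l)$ by $0$ for $l\ge3$. With $a=e^r/2$ and $t=e^{-\beta}$, the matrix becomes $\left(\begin{smallmatrix}a&a^2t\\ a^2t&0\end{smallmatrix}\right)$ on $\{1,2\}$, and the identities of this section hold with the same derivations. Let $p=p_1(2)=1-a/\lambda\in(0,1)$. Then $p_2(1)=1$, the symmetry of $\pi$ gives $\tau(2)^2=p\,\tau(1)^2$, and $E[L]=2E[M]-1=(1+3p)/(1+p)$. The kernel has the single entry $K(1,1)=0-p<0$: two crossings of an edge force a single crossing of the next one. The equation for $s=v(2)-v(1)$ is $s=2-ps$, so $s=2/(1+p)$. Directly, $\tau(2)/\tau(1)=a^2t/\lambda$ gives $s=1+2-\partial_r\Lambda=3-E[L]$, the same value. Given $L=2$ the variable $M$ is uniform on $\{1,2\}$, so \eqref{eq:D} gives $D(2)-D(1)=s>0$. At $\lambda=1$ we have $a=1-p$ and $p=a^4t^2$, so $p/(1-p)^4=e^{-2\beta}$; thus $p$ decreases in $\beta$ and $1/E[L]=(1+p)/(1+3p)$ increases.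

The point to retain is how positivity of $s$ can be seen without solving: the map $s\mapsto2-ps$ sends $[0,2]$ into $[2(1-p),2]$. The lower bound for the image uses the upper bound $2$ for $s$, and the upper bound uses the lower bound $0$. The general proof finds an invariant interval of sequences in the same way.
\end{example}

\section{Log-concavity of the eigenvector}\label{sec:logc}

A positive sequence $\eta$ is \emph{log-concave} if $\eta(b)^2\ge\eta(b-1)\eta(b+1)$, that is, if $\eta(b+1)/\eta(b)$ is nonincreasing. Since $\tau$ is the limit of normalized iterates $A^nw$, it suffices to show that $A$ preserves log-concavity. Let $\mathbb N_0=\{0,1,\dots\}$.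

\begin{lemma}\label{lem:logc}
Let $\varphi,\eta$ be positive log-concave sequences on $\mathbb N_0$ such that $T(a)=\sum_{b\ge0}\binom{a+b}a\varphi(a+b)\eta(b)<\infty$ for all $a\ge0$. Then $T(a)^2\ge T(a-1)T(a+1)$ for $a\ge1$.
\end{lemma}

\begin{proof}
Fix $a\ge1$. Both $T(a)^2$ and $T(a-1)T(a+1)$ are convergent double series of nonnegative terms over pairs $(b,c)$. A termwise comparison fails: for $\varphi\equiv1$ and $(b,c)=(0,1)$ the coefficients of $\eta(0)\eta(1)$ are $a+1$ and $a+2$. We compare instead the groups of terms with a fixed $\sigma=b+c$. Let $\sigma'=\sigma+2a$ and, for $d\equiv\sigma\pmod2$,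
\[
G(d)=\eta\big(\tfrac{\sigma+d}2\big)\eta\big(\tfrac{\sigma-d}2\big)\quad(|d|\le\sigma),\qquad H(d)=\varphi\big(\tfrac{\sigma'+d}2\big)\varphi\big(\tfrac{\sigma'-d}2\big)\quad(|d|\le\sigma').
\]
The difference of the groups is
\begin{equation}\label{eq:group}
\sum_{b+c=\sigma}G(b-c)\Big[\binom{a+b}a\binom{a+c}aH(b-c)-\binom{a-1+b}{a-1}\binom{a+1+c}{a+1}H(b-c-2)\Big],
\end{equation}
where $|b-c-2|\le\sigma+2\le\sigma'$. The functions $G$ and $H$ are even, and they are nonincreasing in $|d|$, because $\eta(x+1)/\eta(x)\le\eta(y)/\eta(y-1)$ for $x\ge y\ge1$, and likewise for $\varphi$. Hence $G=\sum_k(G(k)-G(k+2))\mathbf 1\{|d|\le k\}$, summed over $0\le k\le\sigma$, $k\equiv\sigma$, with $G(\sigma+2):=0$, is a nonnegative combination of indicators, and so is $H$. As \eqref{eq:group} is bilinear in $(G,H)$, it suffices to take $G=\mathbf 1\{|d|\le k\}$ and $H=\mathbf 1\{|d|\le k'\}$ with $0\le k\le\sigma$, $0\le k'\le\sigma'$ and $k\equiv k'\equiv\sigma\pmod 2$. By parity, $k'\ge k+2$ or $k'\le k$.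

Both cases telescope. For $m,n\ge0$ let
\[
W(m,n)=\binom ma\binom n{a+1},\qquad \Phi(m,n)=\binom ma\binom na-\binom m{a-1}\binom n{a+1}.
\]
Write $\mathsf p=\binom ma$, $\mathsf q=\binom m{a-1}$, $\mathsf s=\binom na$, $\mathsf t=\binom n{a+1}$, so that $\Phi=\mathsf{ps}-\mathsf{qt}$. By Pascal's rule, $\mathsf p(\mathsf s+\mathsf t)-(\mathsf p+\mathsf q)\mathsf t=\Phi$ and $(\mathsf p+\mathsf q)\mathsf s-\mathsf q(\mathsf s+\mathsf t)=\Phi$ say that
\begin{equation}\label{eq:pascal}
W(m,n+1)-W(m+1,n)=\Phi(m,n)=\binom{m+1}a\binom na-\binom m{a-1}\binom{n+1}{a+1}.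
\end{equation}

\emph{Case $k'\ge k+2$.} Both values of $H$ equal $1$ when $|b-c|\le k$, that is, when $x\le b\le\sigma-x$ with $x=(\sigma-k)/2$. By the second equality in \eqref{eq:pascal} the bracket is $\Phi(a+b-1,a+c)$, and by the first the sum telescopes. With $y=\sigma-x+1>x$ and $\binom{n}{a+1}=\frac{n}{a+1}\binom{n-1}a$, the group equals
\[
W(a+x-1,a+y)-W(a+y-1,a+x)=\binom{a+x-1}a\binom{a+y-1}a\frac{y-x}{a+1}\ge0 .
\]

\emph{Case $k'\le k$.} In the positive part of \eqref{eq:group} put $m=a+b$; then $2m-\sigma'=b-c$, and since $k'\le k\le\sigma$ this part is $\sum_{|2m-\sigma'|\le k'}\binom ma\binom{\sigma'-m}a$. In the negative part put $m=a-1+b$; then $\sigma'-m=a+1+c$ and $2m-\sigma'=b-c-2$, and dropping the constraint imposed by $G$ bounds this part by $\sum_{|2m-\sigma'|\le k'}\binom m{a-1}\binom{\sigma'-m}{a+1}$. So the group is at least $\sum_{m=x}^{\sigma'-x}\Phi(m,\sigma'-m)$ with $x=(\sigma'-k')/2\ge a$. With $y=\sigma'-x+1>x$ and $\binom n{a+1}=\frac{n-a}{a+1}\binom na$, this sum telescopes to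
\[
W(x,y)-W(y,x)=\binom xa\binom ya\frac{y-x}{a+1}\ge0 .\qedhere
\]
\end{proof}

\begin{proposition}\label{prop:logc}
The eigenvector $\tau$ is log-concave: $\tau(j+1)/\tau(j)$ is nonincreasing in $j$.
\end{proposition}

\begin{proof}
The sequence $w$ is log-concave, since
\begin{equation}\label{eq:wratio}
\frac{w(l+1)}{w(l)}=\tfrac12e^{r-\beta l}.
\end{equation}
With $a=i-1$, $b=j-1$ and $\varphi(m)=w(m+1)$, Lemma~\ref{lem:logc} says that $A$ maps positive log-concave sequences in $\ell^2$ to such sequences. So every $A^nw$ is log-concave. By Lemma~\ref{lem:perron}, $\lambda^{-n}A^nw\to\langle w,\tau\rangle\tau$ in $\ell^2$, hence pointwise, with $\langle w,\tau\rangle>0$, and the inequalities pass to the limit.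
\end{proof}

All stochastic comparisons below rest on one observation about sequences that change sign once.

\begin{lemma}\label{lem:cross}
Let $\Psi(0)=0$ and $\Psi(j)-\Psi(j-1)=b_j(\psi(j)-1)$ with $b_j>0$, for $j\ge1$, and suppose $\Psi(j)\to0$ as $j\to\infty$. If $\psi$ is nonincreasing then $\Psi\ge0$, and if $\psi$ is nondecreasing then $\Psi\le0$. The same holds for $j$ in a finite range $\{1,\dots,j_1\}$ with $\Psi(j_1)=0$. In particular, let $\mu,\nu$ be probability laws on a set of consecutive integers that is bounded below, with $\nu>0$. If $\mu/\nu$ is nonincreasing then $\mu((k,\infty))\le\nu((k,\infty))$ for all $k$, and if $\mu/\nu$ is nondecreasing the reverse inequality holds.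
\end{lemma}

\begin{proof}
If $\psi$ is nonincreasing, $\Psi$ first rises from $0$ and then falls to $0$, so it is nonnegative; in the other case it first falls and then rises. For the last claim apply this to the partial sums of $\mu-\nu=\nu\,(\mu/\nu-1)$.
\end{proof}

\begin{lemma}\label{lem:tp2}
For $i\ge1$ the ratio $\pi(M=i+1,L=l)/\pi(M=i,L=l)$ is strictly increasing in $l\ge i$. Consequently:
\begin{itemize}
\item[(i)] $E[f(M)\mid L=l+1]>E[f(M)\mid L=l]$ for every strictly increasing $f$ and every $l\ge1$;
\item[(ii)] $K(i,j)\ge-p_i(j+1)$ for all $i,j\ge1$.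
\end{itemize}
\end{lemma}

\begin{proof}
The ratio is $0$ for $l=i$, and for $l\ge i+1$ identity \eqref{eq:ratio} with $k=l-i$ gives
\[
\frac{\tau(i+1)A(i+1,l-i)\tau(l-i)}{\tau(i)A(i,l-i+1)\tau(l-i+1)}=\frac{l-i}i\cdot\frac{\tau(i+1)}{\tau(i)}\cdot\frac{\tau(l-i)}{\tau(l-i+1)},
\]
which is strictly increasing in $l$ by Proposition~\ref{prop:logc}.

(i) Let $\mu,\nu$ be the laws of $M$ given $L=l$ and $L=l+1$, on $\{1,\dots,l+1\}$, where $\nu>0$. For $1\le i\le l$ the monotonicity just proved reads $\mu(i+1)/\mu(i)<\nu(i+1)/\nu(i)$, so $\mu/\nu$ is decreasing and $\nu((k,\infty))\ge\mu((k,\infty))$ by Lemma~\ref{lem:cross}. The difference of the expectations is $\sum_{k=1}^{l}(f(k+1)-f(k))\big(\nu((k,\infty))-\mu((k,\infty))\big)$, and the term $k=l$ equals $(f(l+1)-f(l))\,\nu(l+1)>0$.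

(ii) The ratio $P_{i+1}(L=l)/P_i(L=l)$ is a constant multiple of the ratio in the lemma, so Lemma~\ref{lem:cross} gives $P_{i+1}(L>i+j)\ge P_i(L>i+j)$, that is, $P_{i+1}(M'>j)\ge P_i(M'>j+1)$.
\end{proof}

\section{Two-sided bounds on the transition kernel}\label{sec:kernel}

Fix $i$ and write $l=i+j-1$. By \eqref{eq:wratio}, $\binom li/\binom{l-1}{i-1}=l/i$ and the symmetry of $A$,
\begin{equation}\label{eq:pr}
\frac{p_{i+1}(j)}{p_i(j)}=C_i\,l\,e^{-\beta j},\qquad \frac{p_i(j+1)}{p_i(j)}=\frac lj\,e^{-\beta j}R_i(j),
\end{equation}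
where $C_i=\frac1{2i}e^{r-\beta(i-1)}\tau(i)/\tau(i+1)$ does not depend on $j$, and $R_i(j)=\frac12e^{r-\beta(i-1)}\tau(j+1)/\tau(j)$ is nonincreasing in $j$ by Proposition~\ref{prop:logc}. The first ratio tends to $0$, so $K(i,j)<0$ for large $j$: the chain is never stochastically monotone.

Suppose first that $e^\beta\ge2$, that is, $\alpha\ge1/2$. Then $(l+1)e^{-\beta}\le l$ for all $l\ge1$, the first ratio in \eqref{eq:pr} is nonincreasing in $j$, and $K\le0$ by Lemma~\ref{lem:cross}. Together with Lemma~\ref{lem:tp2}(ii) this shows that $0\le s\le2$ implies $2\ge2+(Ks)(i)\ge2-2\sum_{j\ge1}p_i(j+1)=2p_i(1)$, as in Example~\ref{ex:two}.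

For $e^\beta<2$ the ratio increases at first when $i$ is small, and this argument for $K\le0$ is lost. We therefore allow a larger upper barrier $\bar s=2/\gamma$ with $0<\gamma\le1$. The price is a sharper lower bound on $K$. Indeed, the set $\{0\le s\le2/\gamma\}$ is invariant under $s\mapsto2+Ks$ if
\[
-\gamma(j)p_i(j+1)\le K(i,j)\le\Big(\frac1{\gamma(i)}-1\Big)\gamma(j)p_i(j+1),
\]
because $\sum_{j\ge1}\gamma(j)p_i(j+1)\bar s(j)\le2$. The two requirements compete: a small $\gamma(j)$ tightens both bounds, while a small $\gamma(i)$ relaxes the upper one. The choice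
\[
\gamma(j)=1-e^{-\beta j},\qquad j\ge0,
\]
for which $1/\gamma(i)-1=1/(e^{\beta i}-1)$, meets both for every $\beta>0$. In the lower bound it cancels the factor $e^{\beta j}$ coming from \eqref{eq:pr}; in the upper bound it replaces $e^{\beta l}/l$, which need not be monotone, by $(e^{\beta l}-1)/l$, which is increasing.

\begin{lemma}\label{lem:kernel}
For all $r\in\mathbb R$, $\beta>0$ and $i,j\ge1$,
\[
-\gamma(j)\,p_i(j+1)\le K(i,j)\le\frac{\gamma(j)}{e^{\beta i}-1}\,p_i(j+1).
\]
\end{lemma}

\begin{proof}
For $\omega\in\mathbb R$ let $\Psi(j)=K(i,j)+\omega\gamma(j)p_i(j+1)$, $j\ge0$. Then $\Psi(0)=0$, because $K(i,0)=0$ and $\gamma(0)=0$, and $\Psi(j)\to0$ as $j\to\infty$. Since $K(i,j)-K(i,j-1)=p_i(j)-p_{i+1}(j)$, we have $\Psi(j)-\Psi(j-1)=p_{i+1}(j)(\psi(j)-1)$ with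
\[
\psi(j)=\frac{(1-\omega\gamma(j-1))\,p_i(j)+\omega\gamma(j)\,p_i(j+1)}{p_{i+1}(j)},
\]
and \eqref{eq:pr} gives
\[
C_i\psi(j)=\frac{e^{\beta j}\big(1-\omega\gamma(j-1)\big)}l+\omega\,\frac{\gamma(j)}jR_i(j).
\]
The function $\gamma$ is concave with $\gamma(0)=0$, so $\gamma(j)/j$ is nonincreasing, and so is the product $\frac{\gamma(j)}jR_i(j)$ of positive nonincreasing factors. This is where log-concavity of $\tau$ enters.

Take $\omega=1$. Then $e^{\beta j}(1-\gamma(j-1))=e^\beta$, so $C_i\psi(j)=\frac{e^\beta}{i+j-1}+\frac{\gamma(j)}jR_i(j)$ is decreasing, and Lemma~\ref{lem:cross} gives $\Psi\ge0$, the lower bound.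

Take $\omega=-1/(e^{\beta i}-1)$. Then
\[
e^{\beta j}\big(1-\omega\gamma(j-1)\big)=\frac{e^{\beta j}\big(e^{\beta i}-e^{-\beta(j-1)}\big)}{e^{\beta i}-1}=\frac{e^\beta\,(e^{\beta l}-1)}{e^{\beta i}-1},
\]
so $C_i\psi(j)=\frac1{e^{\beta i}-1}\big[e^\beta\frac{e^{\beta l}-1}l-\frac{\gamma(j)}jR_i(j)\big]$. Since $(e^{\beta l}-1)/l=\sum_{k\ge1}\beta^kl^{k-1}/k!$ is increasing in $l$, $\psi$ is increasing, and Lemma~\ref{lem:cross} gives $\Psi\le0$, the upper bound.
\end{proof}

\section{Monotonicity of $v$, of the local time, and of the speed}\label{sec:v}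

We do not know in advance that the increments of $v$ lie in the invariant set, or even that they are bounded. We therefore approximate $v$ by iterating the Poisson equation from $0$; the spectral gap guarantees convergence.

\begin{proposition}\label{prop:v}
For all $r\in\mathbb R$, $\beta>0$ and $i\ge1$,
\[
0<2p_i(1)\le v(i+1)-v(i)\le\bar s(i):=\frac2{1-e^{-\beta i}} .
\]
\end{proposition}

\begin{proof}
Let $\mathcal H$ be the Hilbert space of $f:\mathbb N\to\mathbb R$ with $\sum_if(i)^2\tau(i)^2<\infty$, and let $(Pf)(i)=E_i[f(M')]$. The unitary map $f\mapsto\tau f$ from $\mathcal H$ to $\ell^2$ conjugates $P$ to $A/\lambda$. By Lemma~\ref{lem:perron}, the fixed points of $P$ are the constants, and $\|Pf\|\le\rho\|f\|$ with $\rho<1$ for $f$ of mean zero under $\tau^2$. Since $E[M^2]<\infty$ and $\dot\tau\in\ell^2$, both $h$ and $v$ belong to $\mathcal H$, and $h$ has mean $2E[M]-1-E[L]=0$. Hence $v_n=\sum_{k<n}P^kh$ converges in $\mathcal H$, thus pointwise, to some $v_\infty$ with $v_\infty=h+Pv_\infty$. By \eqref{eq:poisson}, $v-v_\infty$ is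 a fixed point of $P$, so $v$ and $v_\infty$ have the same increments.

Let $s_n(i)=v_n(i+1)-v_n(i)$. We show by induction that $0\le s_n\le\bar s$; this holds for $s_0=0$. If it holds for $n$, then $s_n\le\bar s(1)$ is bounded, and $v_{n+1}=h+Pv_n$ with \eqref{eq:sbp} gives $s_{n+1}(i)=2+\sum_{j\ge1}K(i,j)s_n(j)$. By Lemma~\ref{lem:kernel}, $0\le s_n\le\bar s$ and $\gamma\bar s=2$,
\begin{align*}
s_{n+1}(i)&\ge2-\sum_{j\ge1}\gamma(j)p_i(j+1)\bar s(j)=2-2(1-p_i(1))=2p_i(1),\\
s_{n+1}(i)&\le2+\frac1{e^{\beta i}-1}\sum_{j\ge1}\gamma(j)p_i(j+1)\bar s(j)\le2+\frac2{e^{\beta i}-1}=\bar s(i).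
\end{align*}
So $2p_i(1)\le s_n(i)\le\bar s(i)$ for all $n\ge1$. Let $n\to\infty$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:full}(b)]
By Proposition~\ref{prop:v}, Lemma~\ref{lem:tp2}(i) and \eqref{eq:D}, $D(l+1)>D(l)$ for all $l$ and all $r$. Since $\partial_r\log\big(q_r(l+1)/q_r(l)\big)=D(l+1)-D(l)$, the ratio $q_r(l+1)/q_r(l)$ is strictly increasing in $r$, which means $q_{r'}(l+1)/q_r(l+1)>q_{r'}(l)/q_r(l)$ for $r<r'$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:full}(a) and Theorem~\ref{thm:main}]
Convergence and analyticity are Proposition~\ref{prop:speed}. Since $D$ is strictly increasing, both covariances in Proposition~\ref{prop:cov} are positive, so $\partial_\kappa\theta>0$ and $\partial_\beta\theta>0$. Finally $\theta^*(\alpha)=\theta(-\log(1-\alpha),0)$ is analytic, and $d\theta^*/d\alpha=(1-\alpha)^{-1}\partial_\beta\theta(\beta,0)>0$.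
\end{proof}

\section{The limits of weak and strong repellence}\label{sec:ends}

By Theorem~\ref{thm:main} and the inverse function theorem, $\theta^*$ is an analytic diffeomorphism onto an open subinterval of $(0,1)$. To prove Theorem~\ref{thm:full}(c) it remains to show that $\theta(\beta,0)\to1$ as $\beta\to\infty$ and $\theta(\beta,0)\to0$ as $\beta\to0$. Write $r^*=r_0(\beta)$, so that $\lambda(r^*,\beta)=1$.

\subsection*{Strong repellence}
At $r=r^*$ we have $1=\lambda\ge A(1,1)=e^{r^*}/2$, so $2^{-l}e^{r^*l}\le1$ and $A(i,j)\le2^{l-1}e^{-\beta l(l-1)/2}$ with $l=i+j-1$. Separate the term $l=1$ in $E[L]$ and apply the Cauchy--Schwarz inequality to the rest, using $\sum_{i,j}\tau(i)^2\tau(j)^2=1$ and the fact that $l$ pairs have $i+j-1=l$: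
\[
1\le\frac1{\theta(\beta,0)}=\sum_{i,j}lA(i,j)\tau(i)\tau(j)\le1+\Big(\sum_{l\ge2}l^3\,4^{l-1}e^{-\beta l(l-1)}\Big)^{1/2}.
\]
The last sum tends to $0$ as $\beta\to\infty$ by dominated convergence.

\subsection*{Weak repellence}
We compare with simple random walk. For $\kappa>0$ we have $Z_n(\kappa)\le(\cosh\kappa)^n$, since $e^{-\beta I_n}\le1$, so $g(\kappa)\le\log\cosh\kappa$ by Lemma~\ref{lem:free}. Since $g'=\theta(\beta,\cdot)$ is increasing on $[0,\infty)$ and $g(0)=-r^*$,
\begin{equation}\label{eq:weak}
\kappa\,\theta(\beta,0)\le g(\kappa)-g(0)\le\log\cosh\kappa+r^*(\beta).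
\end{equation}
We claim that $\limsup_{\beta\to0}r^*(\beta)\le0$. Then \eqref{eq:weak} gives $\limsup_{\beta\to0}\theta(\beta,0)\le\kappa^{-1}\log\cosh\kappa$, and the right side tends to $0$ as $\kappa\to0$.

To prove the claim, fix $r>0$; we show that $\lambda(r,\beta)>1$, that is $r^*(\beta)<r$, for all small $\beta$. Let $A^0(i,j)=\binom{i+j-2}{i-1}2^{-(i+j-1)}$ be the matrix \eqref{eq:A} at $r=\beta=0$. It is stochastic: $A^0(i,j)$ is the probability that a fair coin shows $X_i=j-1$ tails before its $i$th head, and $X_i$ is a sum of $i$ independent geometric variables of mean $1$ and variance $2$. Testing $\lambda=\|A\|$ with the unit vector $m^{-1/2}\mathbf 1_{\{1,\dots,m\}}$ and letting $\beta\to0$ in the finite sum,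
\[
\liminf_{\beta\to0}\lambda(r,\beta)\ge\frac1m\sum_{i,j\le m}e^{r(i+j-1)}A^0(i,j)\ge\frac{e^r}m\sum_{i\le m}\operatorname{Prob}(X_i<m).
\]
For $i\le m-2m^{2/3}$, Chebyshev's inequality gives
\[
\operatorname{Prob}(X_i\ge m)=\operatorname{Prob}(X_i-i\ge m-i)\le\frac{2i}{(m-i)^2}\le\frac{2m}{4m^{4/3}}=\tfrac12m^{-1/3}.
\]
So the right side above is at least $e^r\,\frac{m-2m^{2/3}-1}m\,\big(1-\frac12m^{-1/3}\big)$, which tends to $e^r>1$ as $m\to\infty$. Choosing $m$ so large that this quantity exceeds $1$ proves the claim, and with it Theorem~\ref{thm:full}(c).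

\begin{thebibliography}{9}
\bibitem{problem}
``Let $Q^\alpha_n$ be the probability measure for an $n$-step random walk $(0,S_1,\ldots,S_n)$ on $\mathbb{Z}$ obtained by weighting simple random walk with a factor'', \texttt{http://dml.mathdoc.fr/item/1177005273/}.
\end{thebibliography}
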